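# Twisting by a $p$-adic variable: pro-$p$ surface groups are residually free pro-$p$

## 1. A first guess: the parity of the genus should not matter

Fix a prime $p$ and an integer $d\ge 1$. Let
$$\Gamma_d=\langle a_1,b_1,\dots,a_d,b_d\mid [a_1,b_1]\cdots[a_d,b_d]=1\rangle$$
be the fundamental group of the closed orientable surface of genus $d$. In groups, $[u,v]=uvu^{-1}v^{-1}$; the other convention gives the same group after inverting the generators. Let $G_d=\widehat{(\Gamma_d)}_p$ be the pro-$p$ completion, that is, the inverse limit of the quotients $\Gamma_d/N$ over the normal subgroups $N$ of $p$-power index.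

A pro-$p$ group $G$ is **residually free pro-$p$** if for every $1\ne\gamma\in G$ there is a continuous homomorphism $\varphi$ from $G$ to a free pro-$p$ group with $\varphi(\gamma)\neq 1$. The problem, taken from "Fully Residually Free Pro-P Groups", starts from a known result: $G_d$ is residually free pro-$p$ if $d$ is even or $p=2$. It asks what happens for odd $p$ and odd $d>1$.

The natural first guess is that nothing changes: yes, for every $p$ and every $d$. Let us test it in genus 1, 2 and 3 with one textbook tool.

**Magnus embedding** (Lazard; Serre, *Galois Cohomology*, I.1.5). Let $\mathcal F$ be the free pro-$p$ group on $u_1,\dots,u_n$. Then $u_i\mapsto 1+U_i$ induces a topological isomorphism from the completed group algebra $\mathbb Z_p[[\mathcal F]]$ onto the ring $\mathbb Z_p\langle\langle U_1,\dots,U_n\rangle\rangle$ of noncommutative power series with coefficientwise $p$-adic convergence. In particular $\mathcal F$ embeds in the unit group of this ring.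

In a pro-$p$ group the power $v^z$ makes sense for $z\in\mathbb Z_p$ (a limit of $v^{n}$ with integers $n\to z$). In Magnus coordinates it is $v^z=\sum_n\binom zn (v-1)^n$, by continuity from $z\in\mathbb N$.

**Genus 1.** Here $G_1=\mathbb Z_p^2$. Free pro-$p$ quotients are abelian, hence of rank at most $1$, so no single map to a free pro-$p$ group is injective. A family works: $\varphi_z(a_1)=t$, $\varphi_z(b_1)=t^z$ for $z\in\mathbb Z_p$. Then $a_1^ub_1^v\mapsto t^{u+zv}$. For $(u,v)\ne(0,0)$ this is trivial for at most one $z$.

**Genus 2.** The relation $[x,y]=[x',y']$ presents $G_2$, because $[x,y][y',x']=1$ is the surface relation. Let $F$ be free pro-$p$ on $x,y$, put $P=[x,y]$, and fold with a twist: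
$$\varphi_z:\quad x\mapsto x,\quad y\mapsto y,\quad x'\mapsto P^zxP^{-z},\quad y'\mapsto P^zyP^{-z}.$$
The relation holds because $P^zPP^{-z}=P$. The untwisted fold $\varphi_0$ kills $x'x^{-1}$. In general $x'x^{-1}\mapsto P^zxP^{-z}x^{-1}$. With $x=1+X$, $y=1+Y$ we have $P^z=1+z[X,Y]+(\text{degree}\ge 3)$, so the image is $1+z[[X,Y],X]+(\text{degree}\ge4)$, which is not $1$ when $z\neq0$.

**Genus 3.** A surface of genus 3 is not two equal pieces glued along one curve (two pieces of genus $g$ glued along one curve give even genus $2g$). But it is two copies of a genus-one piece with *two* boundary curves, glued along both. Algebraically the generators are $x,s,x_1,y_1,x_1',y_1'$ and the relation is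
$$s\,x[x_1,y_1]\,s^{-1}=x[x_1',y_1'].$$
(Section 4 checks that this presents $G_3$.) Write $c=x[x_1,y_1]$ and map to the free pro-$p$ group on $x,x_1,y_1$ by
$$x_1'\mapsto x^zx_1x^{-z},\quad y_1'\mapsto x^zy_1x^{-z},\quad s\mapsto x^zc^{-z},$$
fixing $x,x_1,y_1$. The left side of the relation goes to $x^zc^{-z}\,c\,c^zx^{-z}=x^zcx^{-z}$, and the right side to $x\cdot x^z[x_1,y_1]x^{-z}=x^zcx^{-z}$. Which $z$ kill $s$? Those with $x^z=c^z$. The coefficient of $X_1Y_1$ is $0$ in $x^z=(1+X)^z$ and $z$ in $c^z$ (only the term $\binom z1(c-1)$ contributes). So $s$ dies only for $z=0$.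

More generally, for $k\in\mathbb Z_p$ let $\gamma_k=s\,(x^kc^{-k})^{-1}\in G_3$, where $c$ also denotes the element $x[x_1,y_1]$ of $G_3$. Then $\varphi_z(\gamma_k)=x^zc^{k-z}x^{-k}$, which is $1$ exactly when $x^{z-k}=c^{z-k}$, that is, when $z=k$. So every twist $\varphi_k$ kills something, and for $\gamma_k$ the set of bad twists is exactly $\{k\}$.

The tests support the guess and sharpen it: for each $\gamma\ne1$, all but finitely many twists should detect $\gamma$.

## 2. The statements

Let $F_d$ be the free pro-$p$ group of rank $d$.

**Theorem A.** Let $p$ be any prime and $d=2g+1\ge3$ odd. There are explicit continuous epimorphisms $\varphi_z:G_d\to F_d$ $(z\in\mathbb Z_p)$ such that for every $1\neq\gamma\in G_d$ the set $\{z\in\mathbb Z_p:\varphi_z(\gamma)=1\}$ is finite. In particular $G_d$ is residually free pro-$p$.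

So for every odd $p$ and odd $d>1$ the answer is yes, with no dependence on $(p,d)$.

**Theorem B.** The conclusion of Theorem A holds for every prime $p$ and every $d\ge1$. Consequently:

1. $G_d$ is *fully* residually free pro-$p$: for any finite set of nontrivial elements, all but finitely many $\varphi_z$ are nontrivial on each of them.
2. For every countable subgroup $H\le G_d$, $\varphi_z|_H$ is injective for all but countably many $z$. In particular, for $d\ge2$, $\Gamma_d$ embeds as a dense subgroup of $F_d$.
3. The rank $d$ is optimal: the image of any continuous homomorphism from $G_d$ to a free pro-$p$ group has rank at most $d$. No single such homomorphism is injective.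

Genus 1 was done above. We treat odd $d\ge3$ and even $d$ in parallel as long as possible. The two cases part at one algebraic statement, proved in Section 8 (odd) and Section 9 (even).

## 3. Completed algebras and two lemmas on independence

Put $k=\mathbb Q_p$. In algebras, $[u,v]=uv-vu$ and $\operatorname{ad}(u)v=[u,v]$. We write $R\langle\cdot\rangle$ for noncommutative polynomials, $R\langle\langle\cdot\rangle\rangle$ for noncommutative power series, and $|v|$ for the length of a word $v$.

For a pro-$p$ group $G$, the completed group algebra $\mathbb Z_p[[G]]$ is the inverse limit of the finite rings $(\mathbb Z/p^m)[G/U]$ over $m\geq 1$ and $U$ open normal. Continuous homomorphisms of groups induce continuous homomorphisms of these algebras. The map $G\to\mathbb Z_p[[G]]$ is injective, since distinct elements of $G$ are distinct in some $G/U$. For example, $\mathbb Z_p[[\mathbb Z_p]]\cong\mathbb Z_p[[T]]$ with a generator equal to $1+T$.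

**Lemma 1.** Let $q_a\in k[\tau_1,\dots,\tau_r]$ for $a$ in a finite subset of $k^r$. If $\sum_aq_ae^{a\cdot\tau}=0$ in $k[[\tau_1,\dots,\tau_r]]$, then all $q_a=0$.

*Proof.* For $\lambda\ne0$ the operator $\partial_j+\lambda$ is invertible on polynomials, since $\partial_j$ is locally nilpotent. Take a nontrivial relation with the fewest terms, all $q_a\neq0$. It has at least two terms, with exponents $a^0\ne a^1$, because $qe^{a\cdot\tau}=0$ forces $q=0$. Pick $j$ with $a^0_j\ne a^1_j$ and apply $(\partial_j-a_j^0)^M$ with $M>\deg q_{a^0}$. This replaces each $q_a$ by $(\partial_j+a_j-a_j^0)^Mq_a$. The $a^0$-term becomes $\partial_j^Mq_{a^0}=0$, and the $a^1$-term stays nonzero. We get a shorter nontrivial relation, a contradiction. $\square$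

**Lemma 2 (normal words).** Let $R$ be a commutative ring, $a\neq b$ two letters of a finite alphabet $Z$, $q$ a polynomial over $R$ in the letters other than $a$, and $\omega=ab-ba-q$. Then the words without subword $ab$ form an $R$-basis of $R\langle Z\rangle/(\omega)$.

This is a case without overlaps of Bergman's diamond lemma; here is a direct proof.

*Proof.* *Spanning.* In a word containing $ab$, replace that subword by $ba+q$. In the word obtained from $ba$, the number of $a$'s is unchanged and the number of pairs (an $a$ somewhere before a $b$) drops by one. In the words obtained from $q$, the number of $a$'s drops by one. By lexicographic induction on these two numbers the process ends, with words free of $ab$.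

*Independence.* Let $M$ be the free $R$-module on the words without $ab$. Let a letter $c\ne a$ act on $M$ by $w\mapsto cw$, which creates no $ab$. Let $a$ act by recursion on length: $a\cdot w=aw$ if $w$ does not begin with $b$, and
$$a\cdot(bw')=b\cdot(a\cdot w')+q\cdot w'.$$
For every basis word $w$ this gives $a\cdot(b\cdot w)=a\cdot(bw)=b\cdot(a\cdot w)+q\cdot w$. So $\omega$ acts as $0$, and $M$ is a module over $R\langle Z\rangle/(\omega)$. A word $w$ without $ab$ sends the empty word to $w$. So such words are linearly independent in the quotient. $\square$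

**Example.** With letters $X,Y,t$ and $\omega=XY-YX-t$, where $t$ counts as degree 2, the normal words of degree 2 are $XX,\,YX,\,YY,\,t$. There are four, as there should be, since $\mathbb{Z}\langle X,Y,t\rangle/(\omega)\cong\mathbb Z\langle X,Y\rangle$.

## 4. Two halves, one fold, and a twist

For $g\ge1$ put $P=\prod_{i=1}^g[x_i,y_i]$ and $P'=\prod_{i=1}^g[x_i',y_i']$.

**Odd case**, $d=2g+1$. Let $\mathcal F$ be free pro-$p$ on the $2d$ elements $x,s,x_i,y_i,x_i',y_i'$ $(1\le i\le g)$, and $r=s\,xP\,s^{-1}(xP')^{-1}$. Let $F$ be free pro-$p$ on $x,x_i,y_i$, of rank $d$, and $c=xP\in F$. Define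
$$\varphi_z:\ x\mapsto x,\ x_i\mapsto x_i,\ y_i\mapsto y_i,\ x_i'\mapsto x^zx_ix^{-z},\ y_i'\mapsto x^zy_ix^{-z},\ s\mapsto x^zc^{-z}.$$

**Even case**, $d=2g$. Let $\mathcal F$ be free pro-$p$ on the $2d$ elements $x_i,y_i,x_i',y_i'$, and $r=PP'^{-1}$. Let $F$ be free pro-$p$ on $x_i,y_i$, of rank $d$. Define
$$\varphi_z:\ x_i\mapsto x_i,\ y_i\mapsto y_i,\ x_i'\mapsto P^zx_iP^{-z},\ y_i'\mapsto P^zy_iP^{-z}.$$

**Lemma 3.** In both cases $G_d\cong\mathcal F/N$, where $N$ is the closed normal closure of $r$, and $\varphi_z$ induces a continuous epimorphism $G_d\to F$ for each $z\in\mathbb Z_p$.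

*Proof.* In the odd case $r$ is conjugate to
$$x^{-1}rx=x^{-1}s\,xP\,s^{-1}P'^{-1}=[x^{-1},s]\cdot\prod_{i=1}^g[sx_is^{-1},sy_is^{-1}]\cdot[y_g',x_g']\cdots[y_1',x_1'].$$
Put $a_1=x^{-1}$, $b_1=s$, $a_{i+1}=sx_is^{-1}$, $b_{i+1}=sy_is^{-1}$, $a_{g+1+j}=y'_{g+1-j}$, $b_{g+1+j}=x'_{g+1-j}$ for $1\le i,j\le g$. This is another free basis, and the word is $\prod_{i=1}^d[a_i,b_i]$. In the even case $r=\prod_i[x_i,y_i]\cdot[y_g',x_g']\cdots[y_1',x_1']$ is already a product of $d$ commutators of basis elements. So in both cases $r$ may be replaced by the surface relator. Finally, the pro-$p$ completion of a finitely presented group has the same presentation as a pro-$p$ group: for a finite $p$-group $Q$, homomorphisms $\Gamma_d\to Q$ and continuous homomorphisms $\mathcal F/N\to Q$ are both given by the $2d$-tuples in $Q$ that satisfy the relation.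

In the odd case $\varphi_z(sxPs^{-1})=x^zc^{-z}\,c\,c^zx^{-z}=x^z\,xP\,x^{-z}=x\cdot x^zPx^{-z}=\varphi_z(xP')$. In the even case $\varphi_z(P')=P^zPP^{-z}=P=\varphi_z(P)$. So $\varphi_z(r)=1$. The image contains the basis of $F$, so $\varphi_z$ is onto. $\square$

## 5. Initial forms, and why they vanish at a fixed twist

We want to prove $\varphi_z(\gamma)\neq1$ by looking at lowest-degree terms. First we describe these on the side of $G_d$.

Let $\Omega=\mathbb Z_p[[\mathcal F]]$, viewed as power series in the capital letters: $x=1+X$, $s=1+S$, $x_i'=1+X_i'$, and so on. Let $\Omega_n$ be the set of series with all terms of degree $\ge n$. Put $P_2=\sum_i[X_i,Y_i]$, $P_2'=\sum_i[X_i',Y_i']$ and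
$$\begin{aligned}\text{odd: }&\rho=s\,xP-xP's=(r-1)\,xP's,&&\omega=[S,X]+P_2-P_2',\\ \text{even: }&\rho=P-P'=(r-1)P',&&\omega=P_2-P_2'.\end{aligned}$$
Since $[x,y]=1+(xy-yx)x^{-1}y^{-1}=1+[X,Y]x^{-1}y^{-1}$, we have $P\equiv1+P_2$ and $P'\equiv1+P_2'$ modulo $\Omega_3$. In the odd case $\rho=(sx-xs)+sx(P-1)-x(P'-1)s$ and $sx-xs=[S,X]$. So in both cases
$$\rho\equiv\omega\pmod{\Omega_3}.$$
Let $I$ be the closed two-sided ideal of $\Omega$ generated by $\rho$, and $(\omega)$ the two-sided ideal generated by $\omega$ in the ring of noncommutative *polynomials* over $\mathbb Z_p$ in the generators of $\Omega$.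

**Lemma 4.** Let $w\in\mathcal F\setminus N$. There is a nonzero $f\in(w-1)+I$ whose initial form $f_n$ (its lowest nonzero homogeneous part) is not in $(\omega)$.

*Proof.* Under $\Omega\to\mathbb Z_p[[G_d]]$ the element $r-1$ goes to $0$, hence so do $\rho$ and $I$. But $w-1$ does not, because $w\notin N$. So $w-1\notin I$, and every element of $(w-1)+I$ is nonzero.

Suppose every element of $(w-1)+I$ has initial form in $(\omega)$. We construct $h_n\in I$ with $w-1-h_n\in\Omega_n$. Put $h_0=0$. Given $h_n$, the degree-$n$ part of $w-1-h_n$ is either $0$ or the initial form of an element of $(w-1)+I$. Either way it lies in $(\omega)$ and is homogeneous, so it equals $\sum_ju_j\omega v_j$ with homogeneous $u_j,v_j$ and $\deg u_j+\deg v_j+2=n$. Put $h_{n+1}=h_n+\sum_ju_j\rho v_j$. Since $\rho\equiv\omega$ mod $\Omega_3$, the degree-$n$ part cancels and $w-1-h_{n+1}\in\Omega_{n+1}$. Now $h_n\to w-1$ coefficientwise, and $I$ is closed, so $w-1\in I$: a contradiction. $\square$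

A sensible plan is now: take the initial form $f_n\notin(\omega)$, apply $\varphi_z$ for one well-chosen number $z$, and see that the degree-$n$ part survives. Here is where this stops. Consider the odd case. In degree one, $x_i'\mapsto x^zx_ix^{-z}$ gives $X_i'\mapsto X_i+(\text{degree}\ge2)$. Also $s\mapsto x^zc^{-z}$ gives $S\mapsto zX-zX+(\text{degree}\ge2)$, so the degree-one part is $0$. So the map on leading forms is
$$X\mapsto X,\quad X_i,X_i'\mapsto X_i,\quad Y_i,Y_i'\mapsto Y_i,\quad S\mapsto0.$$
It does not depend on $z$, and it kills $S$, $X_i'-X_i$ and $Y_i'-Y_i$. None of these is in $(\omega)$, which contains nothing of degree one. Already for $w=s$, $f=S$, the leading term disappears. Nor does it help to let $z$ be a variable in the coefficient ring: the twist is invisible in the lowest degree, because it enters only through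
$$X_i'\mapsto X_i+z[X,X_i]+\tfrac{z^2}{2}[X,[X,X_i]]+\cdots$$
(computed here in exponential coordinates $x=e^X$, $x_i=e^{X_i}$, up to terms of degree at least $2$ in $X_i$).

But this formula also shows the cure. Each power of $X$ that the twist adds comes with one power of $z$. If $z$ is a *variable of weight $-1$*, then $zX$ has weight $0$, all terms above have weight $1$, and the leading part of $X_i'$ is the whole series $e^{zX}X_ie^{-zX}$. In the even case the twist adds $P_2$, of degree two, so there $z$ should have weight $-2$.

## 6. The twist variable with negative weight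

**Exponential coordinates.** This step turns $p$-adic powers into exponentials. Let $\alpha:\mathbb Z_p\langle\langle\cdot\rangle\rangle\to k\langle\langle\cdot\rangle\rangle$, in the letters of $F$ (odd: $X,X_i,Y_i$; even: $X_i,Y_i$), be the substitution $U\mapsto e^U-1$ for each letter $U$. Over $k$ it extends to an automorphism, with inverse $U\mapsto\log(1+U)$, so $\alpha$ is injective. The Magnus embedding followed by $\alpha$ is therefore an embedding $\mu:F\to k\langle\langle\cdot\rangle\rangle^\times$ with $\mu(u)=e^{U}$ for each basis element $u$. For $v\in F$ and $z\in\mathbb Z_p$,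
$$\mu(v^z)=\sum_n\tbinom zn(\mu(v)-1)^n=\exp(z\log\mu(v)).\tag{1}$$
The first equality is the Magnus formula for $v^z$ with $\alpha$ applied. In the second, the coefficients on both sides are polynomials in $z$ that agree for all $z\in\mathbb N$.

**The weighted ring.** Let $\mathcal R=k[z]\langle\langle\cdot\rangle\rangle$ in the letters of $F$, with $z$ a central variable. So each word has a coefficient in $k[z]$. Put $e=1$ in the odd case and $e=2$ in the even case. The monomial $z^jv$ ($v$ a word) has **weight** $|v|-ej$. Let $W_n\subset\mathcal R$ be the set of series all of whose monomials have weight $\ge n$. Then $W_mW_n\subset W_{m+n}$, and each element of $\mathcal R$ has a well-defined weight-$n$ part for each $n$. An infinite sum in which each word receives only finitely many contributions makes sense in $\mathcal R$, and if its terms lie in $W_n$, so does the sum.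

**Example** ($e=1$). The monomial $z^2XX_1X$ has weight $1$, and $e^{zX}=\sum z^nX^n/n!$ is purely of weight $0$.

**The generic twist.** Let $\ell=\log\mu(c)$ in the odd case and $\ell=\log\mu(P)$ in the even case. Let $\Phi:\Omega\to\mathcal R$ be the substitution homomorphism
$$\begin{aligned}\text{odd: }&X\mapsto e^X-1,\ X_i\mapsto e^{X_i}-1,\ X_i'\mapsto e^{zX}(e^{X_i}-1)e^{-zX},\ S\mapsto e^{zX}\exp(-z\ell)-1,\\ \text{even: }&X_i\mapsto e^{X_i}-1,\ X_i'\mapsto\exp(z\ell)(e^{X_i}-1)\exp(-z\ell),\end{aligned}$$
and similarly for $Y_i,Y_i'$. All these series have no constant term (no empty word), so each output coefficient is a finite combination of input coefficients, and $\Phi$ is well defined. By (1) it sends $U=u-1$, for $u$ a generator of $\mathcal F$, to the formal expression of $\mu(\varphi_z(u))-1$. For $z_0\in\mathbb Z_p$ let $\Phi_{z_0}$ be $\Phi$ followed by $z=z_0$. Then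
$$\Phi_{z_0}(w)=\mu(\varphi_{z_0}(w))\quad(w\in\mathcal F),\qquad\Phi_{z_0}(I)=0.\tag{2}$$
To see this, let $\varphi_{z_0*}:\mathbb Z_p[[\mathcal F]]\to\mathbb Z_p[[F]]$ be the continuous homomorphism induced by $\varphi_{z_0}$. It sends the generators $U$ to series without constant term, and on polynomials it is the corresponding substitution. Both maps are continuous and polynomials are dense, so $\varphi_{z_0*}$ is that substitution. Composing with $\alpha$ gives a substitution with $U\mapsto\mu(\varphi_{z_0}(u))-1$, so $\Phi_{z_0}=\alpha\circ\varphi_{z_0*}$. This gives the first half of (2). For the second, $\varphi_{z_0*}(r-1)=0$, so $\varphi_{z_0*}(\rho)=0$, and by continuity $\varphi_{z_0*}(I)=0$.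

**Lemma 5 (leading parts).** Under $\Phi$ every generator of $\Omega$ goes to an element of $W_1$. Its weight-$1$ part is given by the following map $\theta$ from the noncommutative polynomials over $\mathbb Z_p$ in the generators of $\Omega$ to $\mathcal R$:
$$\begin{aligned}\text{odd: }&X\mapsto X,\ X_i\mapsto X_i,\ X_i'\mapsto e^{zX}X_ie^{-zX},\ S\mapsto\sigma_z:=-\sum_{n\ge0}\frac{z^{n+1}}{(n+1)!}\operatorname{ad}(X)^nP_2,\\ \text{even: }&X_i\mapsto X_i,\ X_i'\mapsto e^{zP_2}X_ie^{-zP_2},\end{aligned}$$
and similarly for $Y_i,Y_i'$. Moreover $\theta(\omega)=0$, and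
$$f\in\Omega_n\text{ with degree-}n\text{ part }f_n\ \Longrightarrow\ \Phi(f)\in W_n\text{ has weight-}n\text{ part }\theta(f_n).\tag{3}$$

*Proof.* For unprimed letters $e^U-1\equiv U$ mod $W_2$, since no $z$ occurs.

*Even case.* $\log\mu(P)=P_2+(\text{degree}\ge3)$, because $\mu(P)=1+P_2+(\text{degree}\ge3)$. So $z\ell\equiv zP_2$ mod $W_1$, with $zP_2$ of weight $0$. Hence $\exp(\pm z\ell)\in W_0$ and $\exp(\pm z\ell)\equiv e^{\pm zP_2}$ mod $W_1$. Multiplying, $X_i'\mapsto e^{zP_2}X_ie^{-zP_2}$ modulo $W_2$.

*Odd case, primed letters.* Since $e^{\pm zX}\in W_0$, the image of $X_i'$ is $e^{zX}X_ie^{-zX}$ modulo $W_2$.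

*Odd case, the letter $S$.* We have $e^X\mu(P)=1+X+\frac12X^2+P_2+(\text{degree}\ge3)$, so $\ell=X+P_2+(\text{degree}\ge3)$. Thus $-z\ell=A+B$ with $A=-zX$ of weight $0$, $B\in W_1$ and $B\equiv-zP_2$ mod $W_2$. Expand $\exp(A+B)=\sum_n(A+B)^n/n!$. Products with two or more factors $B$ lie in $W_2$. Those with exactly one give
$$\exp(A+B)\equiv e^A+\sum_{i,j\ge0}\frac1{(i+j+1)!}A^i(-zP_2)A^j=e^A-z\int_0^1e^{(1-u)A}P_2e^{uA}\,du\pmod{W_2},$$
because $\int_0^1\frac{(1-u)^iu^j}{i!\,j!}du=\frac1{(i+j+1)!}$; the integral is taken formally, coefficient by coefficient. Multiply on the left by $e^{zX}=e^{-A}\in W_0$: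
$$\Phi(S)\equiv-z\int_0^1e^{uzX}P_2e^{-uzX}du=-\int_0^ze^{tX}P_2e^{-tX}dt=-\sum_{n\ge0}\frac{z^{n+1}}{(n+1)!}\operatorname{ad}(X)^nP_2\pmod{W_2}.$$
Each term has weight $(n+2)-(n+1)=1$.

*Claim (3).* All $\theta(U)$ are purely of weight $1$, so $\theta$ sends forms of degree $m$ to elements purely of weight $m$, and $\Phi(f_m)\in W_m$ has weight-$m$ part $\theta(f_m)$. Summing over $m\ge n$ gives (3).

*$\theta(\omega)=0$.* In the even case $\theta(\omega)=P_2-e^{zP_2}P_2e^{-zP_2}=0$. In the odd case
$$[\sigma_z,X]=-[X,\sigma_z]=\sum_{n\ge0}\frac{z^{n+1}}{(n+1)!}\operatorname{ad}(X)^{n+1}P_2=e^{z\operatorname{ad}X}P_2-P_2,$$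
and $\theta(P_2')=e^{zX}P_2e^{-zX}=e^{z\operatorname{ad}X}P_2$, so $\theta(\omega)=[\sigma_z,X]+P_2-\theta(P_2')=0$. $\square$

## 7. An injective leading map forces finiteness

**Proposition 6.** If $\ker\theta=(\omega)$, then for every $1\ne\gamma\in G_d$ the set $\{z\in\mathbb Z_p:\varphi_z(\gamma)=1\}$ is finite.

*Proof.* Let $\gamma$ be the image of $w\in\mathcal F\setminus N$ and take $f$ with initial form $f_n\notin(\omega)$ from Lemma 4. By (3), $\Phi(f)$ has weight-$n$ part $\theta(f_n)\ne0$. So some word has in $\Phi(f)$ a coefficient $q(z)\in k[z]$ with $q\neq0$. Let $z_0\in\mathbb Z_p$ with $q(z_0)\neq0$; this excludes only finitely many $z_0$. Since $f-(w-1)\in I$, (2) gives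
$$\mu(\varphi_{z_0}(w))-1=\Phi_{z_0}(w-1)=\Phi_{z_0}(f)\ne0,$$
so $\varphi_{z_0}(\gamma)\ne1$. $\square$

**Passing to $k$ and to $z=1$.** It remains to prove $\ker\theta=(\omega)$. Let $B$ be the algebra over $k$ on the generators of $\Omega$ with the single relation $\omega=0$. Lemma 2 applies to $\omega$, over $\mathbb Z_p$ and over $k$. In the odd case $a=S$, $b=X$ and $q=P_2'-P_2$. In the even case $a=X_1$, $b=Y_1$ and $q=P_2'-\sum_{i\ge2}[X_i,Y_i]$. So the quotient of the polynomial ring over $\mathbb Z_p$ by $(\omega)$ has a $\mathbb Z_p$-basis that is also a $k$-basis of $B$, and hence it embeds in $B$. Let $\theta_1:B\to k\langle\langle\cdot\rangle\rangle$ be the map obtained from $\theta$ by setting $z=1$ and extending to coefficients in $k$. If $\theta(f)=0$, then $\theta_1(f)=0$. So if $\theta_1$ is injective, then $f=0$ in $B$ and $f\in(\omega)$. We are left with one claim for each parity: **$\theta_1$ is injective on $B$**.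

## 8. Odd genus: exponentials in independent variables

Here $B=k\langle X,S,X_i,Y_i,X_i',Y_i'\rangle/([S,X]+P_2-P_2')$.

**Proposition 7.** In the odd case $\theta_1:B\to k\langle\langle X,X_i,Y_i\rangle\rangle$ is injective.

**Step 1: a spanning set of $B$.** The purpose is to collect the powers of $X$ on the right. Let
$$\mathcal U=\{S\}\cup\{\operatorname{ad}(X)^nv:\ n\ge0,\ v\in\{X_i,Y_i,X_i',Y_i'\}\},$$
as formal symbols. We claim that the elements
$$u_1u_2\cdots u_l\,X^n\qquad(l,n\ge0,\ u_j\in\mathcal U)\tag{4}$$
span $B$. Their span contains $1$ and is stable under left multiplication by $S$ and by each $v$. It is stable under left multiplication by $X$ because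
$$X\,u_1\cdots u_lX^n=u_1\cdots u_lX^{n+1}+\sum_ju_1\cdots[X,u_j]\cdots u_lX^n,$$
where $[X,\operatorname{ad}(X)^nv]=\operatorname{ad}(X)^{n+1}v$, and in $B$ we have $[X,S]=P_2-P_2'$, a combination of products of two elements of $\mathcal U$. A left ideal containing $1$ is everything. So it suffices to show that *the images under $\theta_1$ of the distinct formal expressions (4) are linearly independent over $k$*.

**Step 2: power series as functions.** This step makes $\operatorname{ad}(X)$ a multiplication. Let $V$ be the $k$-space with basis $X_i,Y_i$ $(1\le i\le g)$. Identify the part of $k\langle\langle X,X_i,Y_i\rangle\rangle$ spanned (as series) by words with exactly $m$ letters from $V$ with $V^{\otimes m}\otimes k[[\xi_0,\dots,\xi_m]]$ via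
$$X^{a_0}v_1X^{a_1}v_2\cdots v_mX^{a_m}\ \leftrightarrow\ v_1\otimes\cdots\otimes v_m\;\xi_0^{a_0}\cdots\xi_m^{a_m}.$$
The product of $H_1(\xi_0,\dots,\xi_m)$ and $H_2(\xi_0,\dots,\xi_l)$ is $H_1(\xi_0,\dots,\xi_m)\otimes H_2(\xi_m,\dots,\xi_{m+l})$, since exponents of $X$ add at the junction. Left multiplication by $X$ is multiplication by $\xi_0$ and right multiplication by $X$ is multiplication by $\xi_m$, so $\operatorname{ad}(X)$ is multiplication by $\xi_0-\xi_m$. For instance $[X,X_1]\leftrightarrow(\xi_0-\xi_1)X_1$.

Let $\pi=\sum_i(X_i\otimes Y_i-Y_i\otimes X_i)\in V^{\otimes2}$, which is nonzero, and $h(t)=(e^t-1)/t=\sum_{n\ge0}t^n/(n+1)!$. Then $\theta_1$ gives, for $v\in\{X_i,Y_i\}$ and its primed copy $v'$,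
$$\operatorname{ad}(X)^nv\mapsto(\xi_0-\xi_1)^nv,\qquad\operatorname{ad}(X)^nv'\mapsto(\xi_0-\xi_1)^ne^{\xi_0-\xi_1}v,\qquad S\mapsto-h(\xi_0-\xi_2)\,\pi.$$
Put $D_j=\xi_{j-1}-\xi_j$ for $1\le j\le m$. Then $D_1,\dots,D_m,\xi_m$ are coordinates on $k[[\xi_0,\dots,\xi_m]]$. Count $S$ with $V$-degree $2$ and the other elements of $\mathcal U$ with $V$-degree $1$. An expression (4) of $V$-degree $m$ divides the positions $1,\dots,m$ into 1-slots $\{j\}$ and 2-slots $\{j,j+1\}$, the latter coming from the factors $S$. Let $T\subset\{1,\dots,m-1\}$ be the set of left ends of the 2-slots; $T$ determines the slots. The image is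
$$(-1)^{|T|}\prod_{j\in T}h(D_j+D_{j+1})\prod_{j\ \text{1-slot}}D_j^{n_j}e^{\epsilon_jD_j}\cdot\xi_m^n\cdot(\pi\text{ in the 2-slots, basis vectors of }V\text{ in the 1-slots}),\tag{5}$$
with $\epsilon_j=1$ for primed letters and $\epsilon_j=0$ for unprimed ones.

**Step 3: $V$-degree at most 2 by hand.** This is a rehearsal. In $V$-degree $0$ the images are $\xi_0^n$. In $V$-degree $1$ they are $D_1^{n_1}e^{\epsilon_1D_1}\xi_1^nv$, independent because $1$ and $e^{D_1}$ are independent over polynomials. In $V$-degree $2$ a relation reads
$$-q(\xi_2)\,h(D_1+D_2)\,\pi+Q(D_1,D_2,E_1,E_2,\xi_2)=0,\qquad E_j=e^{D_j},$$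
where $q(\xi_2)$ collects the expressions $SX^n$ and $Q$ is a $V^{\otimes2}$-valued polynomial. Multiply by $D_1+D_2$ to clear the denominator of $h$:
$$-q(\xi_2)(E_1E_2-1)\pi+(D_1+D_2)\,Q=0.$$
By Lemma 1, $D_1,D_2,\xi_2,E_1,E_2$ are algebraically independent, so this is an identity of polynomials. In it we may set $D_2=-D_1$ *while leaving $E_1,E_2$ alone*. This gives $q(\xi_2)(E_1E_2-1)\pi=0$, so $q=0$, and then $Q=0$.

**Step 4: independence in general.** Images of different $V$-degrees lie in different parts of the series ring, so it suffices to treat a finite linear relation among expressions of fixed $V$-degree $m$. For $m=0$ the images $\xi_0^n$ are independent; let $m\ge1$. Collect terms by $T$ and multiply by $\prod_{j=1}^{m-1}(D_j+D_{j+1})$. Since $(D_j+D_{j+1})h(D_j+D_{j+1})=E_jE_{j+1}-1$, we get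
$$\sum_TQ_T\prod_{j\in T}(E_jE_{j+1}-1)\prod_{\substack{1\le j\le m-1\\ j\notin T}}(D_j+D_{j+1})=0,\qquad E_j=e^{D_j},\tag{6}$$
where $Q_T$ is a $V^{\otimes m}$-valued polynomial in $\xi_m$ and in those $D_j,E_j$ for which $j$ is a 1-slot of $T$. By Lemma 1, in the variables $D_1,\dots,D_m,\xi_m$ and with exponents $(a_1,\dots,a_m,0)$, $a_j\in\mathbb{Z}_{\ge0}$, the elements $D_1,\dots,D_m,\xi_m,E_1,\dots,E_m$ are algebraically independent over $k$. So (6) is an identity of polynomials in independent variables.

Suppose some $Q_T\ne0$, and choose such a $T$ maximal under inclusion. Substitute $D_{j+1}=-D_j$ for all $j\in T$, leaving the $E$'s as independent variables.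

- If $T'\neq T$ and $Q_{T'}\ne0$, then $T'\not\supseteq T$ by maximality. So there is $j\in T\setminus T'$, and the $T'$-term contains the factor $D_j+D_{j+1}$, which becomes $0$.
- In the $T$-term, $Q_T$ is unaffected, since it involves only the $D_j$ of 1-slots. The factors $E_jE_{j+1}-1$ stay nonzero. For $j\notin T$ the positions $j$ and $j+1$ lie in different slots, so $D_j+D_{j+1}$ becomes $\pm D_a\pm D_b$ with $a\ne b$, where $D_a$ and $D_b$ are the variables left over for those two slots. This is nonzero.

Hence $Q_T=0$, a contradiction. So all $Q_T=0$. For fixed $T$, distinct expressions (4) contribute to $Q_T$, up to sign, distinct products of a monomial in $\xi_m$ and the $D_j,E_j$ of 1-slots with a tensor. These are linearly independent, since $\pi\ne0$ and the vectors in the 1-slots run over a basis of $V$. So all coefficients of the relation vanish. This proves Proposition 7. $\square$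

With Section 7, **Theorem A is proved**: $\ker\theta=(\omega)$ by Proposition 7, Proposition 6 gives finiteness, and $F\cong F_d$. For a given $\gamma\neq1$, all but finitely many $z\in\mathbb Z_p$ detect it, and $\mathbb Z_p$ is infinite, so $G_d$ is residually free pro-$p$. $\blacksquare$

## 9. Even genus: long runs of one letter

Now $d=2g$ and $B=k\langle X_i,Y_i,X_i',Y_i'\rangle/(P_2-P_2')$.

**Proposition 8.** In the even case $\theta_1:B\to k\langle\langle X_i,Y_i\rangle\rangle$, given by
$$X_i\mapsto X_i,\quad Y_i\mapsto Y_i,\quad X_i'\mapsto e^{P_2}X_ie^{-P_2},\quad Y_i'\mapsto e^{P_2}Y_ie^{-P_2},$$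
is injective.

**Step 1: normal words with $P_2$ as a letter.** The twist is by $e^{P_2}$, so we want $P_2$ to be visible in words. Let $A=k\langle X_i,Y_i\rangle$ and $t=P_2\in A$. Then
$$A=k\langle X_i,Y_i,t\rangle\Big/\Big(X_1Y_1-Y_1X_1+\sum_{i\ge2}[X_i,Y_i]-t\Big).$$
By Lemma 2 with $a=X_1$, $b=Y_1$ and $q=t-\sum_{i\ge2}[X_i,Y_i]$, the words in $X_i,Y_i,t$ without subword $X_1Y_1$ (the **normal words**) form a basis of $A$. Give $t$ weighted degree $2$ and the other letters $1$. The relation is homogeneous, so the normal words of weighted degree $n$ form a basis of the degree-$n$ part of $A$. Hence every series in $k\langle\langle X_i,Y_i\rangle\rangle$ is uniquely a (possibly infinite) combination of normal words.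

Let $\mathcal N_0$ be the set of nonempty normal words neither beginning nor ending with $t$. Every normal word is $t^a$ or uniquely $t^ant^b$ with $n\in\mathcal N_0$, and all these words are normal. For example, for $g=1$ the word $X_1tY_1$ is in $\mathcal N_0$, although $X_1Y_1$ is not normal.

**Step 2: a spanning set of $B$.** Let $A'$ be the primed copy of $A$; for $n\in\mathcal N_0$ we use the same symbol for its copy in $A'$ (with $t$ copied to $P_2'$). In $B$ we have $t=P_2=P_2'$. We claim that $B$ is spanned by the expressions
$$t^{a_0}n_1^{(1)}t^{a_1}n_2^{(2)}\cdots n_l^{(l)}t^{a_l},\qquad l\ge0,\ n_j\in\mathcal N_0,\tag{7}$$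
where the $n_j^{(j)}$ lie alternately in $A$ and $A'$. The span contains $1$. Multiply (7) on the left by $b\in A$. If $l\ge1$ and $n_1^{(1)}\in A$, write $bt^{a_0}n_1t^{a_1}\in A$ in normal words; each is $t^{a}nt^{a'}$ or $t^a$, and the next factor $n_2^{(2)}$, if any, lies in $A'$, so the result is a combination of expressions (7). If $n_1^{(1)}\in A'$ or $l=0$, do the same with $bt^{a_0}$. Left multiplication by $A'$ is symmetric. So the span is all of $B$.

On $A$ the map $\theta_1$ is the inclusion. On $A'$ it is the copy map followed by conjugation by $e^t$, and it fixes $t$. So the image of (7) is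
$$t^{a_0}e^{\eta_0t}\,n_1\,t^{a_1}e^{\eta_1t}\,n_2\cdots n_l\,t^{a_l}e^{\eta_lt}.\tag{8}$$
Here $\eta_0=0$ if $n_1^{(1)}\in A$ or $l=0$, and $\eta_0=1$ if $n_1^{(1)}\in A'$. For $0<j<l$ we have $\eta_j=1$ on passing from $A$ to $A'$ and $\eta_j=-1$ on passing back. For $l\ge1$ we have $\eta_l=0$ or $-1$ according as $n_l^{(l)}\in A$ or $A'$. So $\eta$ is determined by $l$ and the starting type. We must show that the images (8) of distinct expressions are linearly independent.

**Step 3: which normal words can be trusted.** Expanding (8) gives terms $t^{b_0}n_1t^{b_1}\cdots n_lt^{b_l}$. If some interior $b_j=0$, such a term need not be normal, and normalizing can create new $t$'s. For $g=1$, the expression with $n_1=X_1$ in $A$ and $n_2=Y_1$ in $A'$ has image $X_1e^{t}Y_1e^{-t}$. Its term $X_1Y_1$ becomes $Y_1X_1+t$. But such new runs of $t$ are short, and we use this.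

Take a nontrivial finite linear relation between the images of expressions (7), with all listed coefficients nonzero. Let $L$ be the largest $l$ occurring. If $L=0$, the relation reads $\sum c_at^a=0$, so all $c_a=0$, a contradiction. Let $L\ge1$, and let $C$ be the maximum of the weighted degrees of $n_1n_2\cdots n_l$ over all expressions in the relation. Call a maximal run of $t$'s in a normal word *interior* if it has non-$t$ letters on both sides, and *long* if its length exceeds $C$.

In a term $t^{b_0}n_1t^{b_1}\cdots n_lt^{b_l}$, multiply together in $A$ all neighbors $n_j,n_{j+1}$ with $b_j=0$ $(0<j<l)$. This gives $r\le l$ cluster products, with $r=0$ only if $l=0$. Write each cluster product in normal words. They are nonempty, of weighted degree at most $C$, so all their $t$-runs have length $\le C$. The clusters are separated by positive powers of $t$, so the resulting concatenations are again normal.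

In such a concatenation consider an interior long run. Being interior, it does not meet the outer powers $t^{b_0}$, $t^{b_l}$. If it met none of the $r-1$ interior separators, it would lie inside one cluster word and have length $\le C$. So it meets a separator, and being a maximal run, contains it. Different runs contain different separators. Hence there are *at most $\max(r-1,0)$ interior long runs*.

**Step 4: isolating one tuple.** Fix $n_1,\dots,n_L\in\mathcal N_0$ such that $(n_1,\dots,n_L)$ occurs in some expression of the relation with $l=L$. Consider the normal words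
$$w(b)=t^{b_0}n_1t^{b_1}\cdots n_Lt^{b_L},\qquad b_0,b_L\ge0,\quad b_1,\dots,b_{L-1}>C.$$
The runs inside the $n_j$ have length $\le C$, and no $n_j$ begins or ends with $t$, so the interior long runs of $w(b)$ are exactly $t^{b_1},\dots,t^{b_{L-1}}$. We claim that $w(b)$ arises only from expansion terms with $r=l=L$, and only with these $n_j$ and $b_j$.

If $L\ge2$, then $L-1\le\max(r-1,0)$ forces $r\ge L$, so $r=l=L$. If $L=1$, then $r=0$ gives only powers of $t$, while $w(b)$ contains other letters; so again $r=l=L$. When $r=l=L$, all interior exponents are positive and the term is itself a normal word $t^{b_0^*}n_1^*t^{b_1^*}\cdots n_L^*t^{b_L^*}$ with $n_j^*\in\mathcal N_0$. If it equals $w(b)$, each of the $L-1$ interior long runs of $w(b)$ contains one of the $L-1$ separators $t^{b_j^*}$. As the $n_j^*$ do not begin or end with $t$, each separator is a full run. So the long runs are exactly the separators, in order. Hence $b_j^*=b_j$ for $0<j<L$. The outer pieces and the pieces between the long runs agree, which gives $n_j^*=n_j$, $b_0^*=b_0$, $b_L^*=b_L$.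

**Step 5: independence.** By Step 4, the coefficient of $w(b)$ in the relation is the coefficient of $\tau^b=\tau_0^{b_0}\cdots\tau_L^{b_L}$ in
$$\mathcal G(\tau_0,\dots,\tau_L)=q(\tau)e^{\eta\cdot\tau}+q'(\tau)e^{\eta'\cdot\tau}.$$
Here the polynomials $q=\sum c\,\tau^a$ and $q'=\sum c'\tau^a$ record the coefficients of the relation for this tuple $(n_1,\dots,n_L)$ with starting type $A$ and $A'$ respectively. These coefficients of $\mathcal G$ vanish whenever $b_1,\dots,b_{L-1}>C$, so $\prod_{0<j<L}\partial_j^{C+1}\mathcal G=0$, that is,
$$\Big(\prod_{0<j<L}(\partial_j+\eta_j)^{C+1}q\Big)e^{\eta\cdot\tau}+\Big(\prod_{0<j<L}(\partial_j+\eta_j')^{C+1}q'\Big)e^{\eta'\cdot\tau}=0.$$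
Since $\eta_0=0\ne1=\eta_0'$, the exponents are distinct, and Lemma 1 shows that both brackets vanish. Since $\eta_j,\eta_j'=\pm1\ne0$ for $0<j<L$, the operators $\partial_j+\eta_j$ and $\partial_j+\eta_j'$ are injective on polynomials. So $q=q'=0$. This contradicts the choice of $(n_1,\dots,n_L)$, and Proposition 8 is proved. $\square$

By Section 7, $\ker\theta=(\omega)$ in the even case too, and Proposition 6 gives the conclusion of Theorem A for even $d$. With genus 1 (Section 1) and Theorem A, **the first assertion of Theorem B is proved** for all $d\ge1$. $\blacksquare$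

## 10. Finite sets, countable subgroups, and the rank bound $d$

We prove the three consequences in Theorem B.

**(1)** For finitely many nontrivial elements, the set of $z$ that kill at least one of them is a finite union of finite sets, hence finite.

**(2)** Let $H\le G_d$ be countable. If $\varphi_z|_H$ is not injective, then $z$ lies in $\bigcup_{1\ne\gamma\in H}\{z:\varphi_z(\gamma)=1\}$, a countable union of finite sets, while $\mathbb Z_p$ is uncountable. For $d\ge2$, $\Gamma_d$ is residually free by G. Baumslag, and free groups are residually finite-$p$. So $\Gamma_d$ is residually a finite $p$-group and embeds in $G_d$ as a countable dense subgroup. Choose $z$ with $\varphi_z|_{\Gamma_d}$ injective. Since $\varphi_z$ is continuous and onto, the image of $\Gamma_d$ is dense in $F_d$.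

**(3)** Let $\psi$ be a continuous homomorphism from $G_d$ to a free pro-$p$ group, and $E$ its image. As a closed subgroup of a free pro-$p$ group, $E$ is free pro-$p$. It is finitely generated, so it has finite rank, say with basis $u_1,\dots,u_m$. Reduce the Magnus embedding of $E$ modulo $p$, with values in $\mathbb F_p\langle\langle U_1,\dots,U_m\rangle\rangle$, and let $\overline V=\bigoplus_j\mathbb F_pU_j$. Write
$$\psi(a_i)=1+\alpha_i+(\text{degree}\ge2),\qquad\psi(b_i)=1+\beta_i+(\text{degree}\ge2),\qquad\alpha_i,\beta_i\in\overline V.$$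
Taking the degree-one part is a continuous homomorphism from $E$ onto $\overline V$. Since the $\psi(a_i),\psi(b_i)$ generate $E$ topologically, the vectors $\alpha_i,\beta_i$ span $\overline V$. The relation $\prod_i[\psi(a_i),\psi(b_i)]=1$ gives in degree two
$$\sum_{i=1}^d(\alpha_i\otimes\beta_i-\beta_i\otimes\alpha_i)=0\quad\text{in }\overline V\otimes\overline V.$$
For a linear functional $\lambda$ on $\overline V$ put $\tilde\lambda=(\lambda(\alpha_1),\lambda(\beta_1),\dots,\lambda(\alpha_d),\lambda(\beta_d))\in\mathbb F_p^{2d}$. The map $\lambda\mapsto\tilde\lambda$ is injective because the $\alpha_i,\beta_i$ span $\overline V$. Applying $\lambda\otimes\nu$ to the displayed identity gives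
$$\sum_{i=1}^d\big(\lambda(\alpha_i)\nu(\beta_i)-\lambda(\beta_i)\nu(\alpha_i)\big)=0.$$
So the $\tilde\lambda$ form an $m$-dimensional subspace of $\mathbb F_p^{2d}$ that is totally isotropic for the standard nondegenerate alternating form. Such a subspace lies in its own orthogonal complement, which has dimension $2d-m$. So $m\le d$, that is, $\operatorname{rank}E\le d$.

(In cohomological terms: $H^1(E,\mathbb F_p)$ is totally isotropic in $H^1(G_d,\mathbb F_p)$ for the cup product because $H^2(E,\mathbb F_p)=0$, and the cup product is nondegenerate because $G_d$ is a Demushkin group (Labute; Serre).)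

The epimorphisms $\varphi_z:G_d\to F_d$ show that rank $d$ is attained. Finally, if $\psi$ were injective, then $G_d\cong E$ would be generated by $m\le d$ elements. But the relator is a product of commutators, so $G_d$ maps onto $\mathbb F_p^{2d}$, which needs $2d>d$ generators. So no such $\psi$ is injective, and Theorem B is proved. $\blacksquare$
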